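\title{The weight of a compatible uniformity is at most the number of cozero sets}

\begin{abstract}
For a Tychonoff space $X$ let $z(X)$ be the number of cozero sets of $X$. We prove in ZFC that every uniformity compatible with the topology of $X$ has a base of cardinality at most $z(X)$, so that $z(X\times X)$ can be replaced by $z(X)$ in the known bound for the uniform weight. For infinite $X$ we show that $z(X)=z(X)^\omega=|C(X)|=w(\beta X)^\omega$, that this is also the number of continuous pseudometrics on $X$, and that the largest weight of a compatible uniformity on $X$ is $w(\beta X)$.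
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $X$ be a Tychonoff space and $C(X)$ the set of continuous functions $X\to\mathbb R$. A \emph{cozero set} of $X$ is a set of the form $\operatorname{coz}f=\{x\in X:f(x)\ne0\}$ with $f\in C(X)$, and $z(X)$ denotes the number of cozero sets of $X$. The cozero sets are the open sets that a single continuous function can detect; they form a base of the topology. A uniformity $\mathcal U$ on $X$ is \emph{compatible} if it induces the given topology, and its \emph{uniform weight} $w(X,\mathcal U)$ is the least cardinality of a base of $\mathcal U$ (definitions are recalled in Section~\ref{sec:prelim}).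

A space may carry many compatible uniformities, and one wants a bound for their weights in terms of the topology alone. The following bound is known: for every Tychonoff space $X$ and every compatible uniformity $\mathcal U$,
\begin{equation}\label{eq:known}
w(X,\mathcal U)\le z(X\times X).
\end{equation}
The reason is short. The sets $\{(x,y):d(x,y)<1\}$, where $d$ runs over the uniformly continuous pseudometrics, form a base of $\mathcal U$, and each of them is the cozero set of the function $\max(0,1-d)$ on $X\times X$. The map $G\mapsto G\times X$ shows that $z(X)\le z(X\times X)$, and the question, which comes from \cite{source}, is whether the formally smaller cardinal suffices: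

\begin{quote}
\emph{Is $w(X,\mathcal U)\le z(X)$ for every Tychonoff space $X$ and every compatible uniformity $\mathcal U$ on $X$?}
\end{quote}

The two extreme cases suggest a positive answer. An infinite compact space $K$ has one compatible uniformity, with a base consisting of the sets $\bigcup_i N_i\times N_i$ for finite covers $N_1,\dots,N_m$ by basic open sets; so its weight is at most $w(K)\le z(K)$, where $w(K)$ is the weight of the space. In an infinite discrete space $D$ every set is cozero, so $z(D)=2^{|D|}$, and $D\times D$ has only $2^{|D|}$ subsets. The two reasons are different. In the compact case an entourage is described by a finite cover; in the discrete case by an arbitrary relation on a large set, which is affordable because that set is discrete. A general proof has to combine them, and the argument for \eqref{eq:known} gives no help, since it uses a function of two variables. The answer is nevertheless yes.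

\begin{theorem}\label{thm:main}
For every Tychonoff space $X$ and every compatible uniformity $\mathcal U$ on $X$,
\[
w(X,\mathcal U)\le z(X).
\]
\end{theorem}

The tools of the proof identify $z(X)$ with several other cardinals. Here $\beta X$ is the \v{C}ech--Stone compactification, and a pseudometric is continuous if it is continuous as a function on $X\times X$.

\begin{theorem}\label{thm:equal}
For every infinite Tychonoff space $X$,
\[
z(X)=z(X)^\omega=|C(X)|=w(\beta X)^{\omega}=\bigl|\{\text{continuous pseudometrics on }X\}\bigr|.
\]
\end{theorem}

The bound of Theorem~\ref{thm:main} is not always the best one: for $X=[0,1]$ the uniform weight is countable. The exact bound is the following.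

\begin{theorem}\label{thm:sharp}
For every infinite Tychonoff space $X$,
\[
\max\{w(X,\mathcal U):\mathcal U\text{ a compatible uniformity on }X\}=w(\beta X).
\]
Consequently $z(X)=w(X,\mathcal U)$ for some compatible $\mathcal U$ if and only if $w(\beta X)^\omega=w(\beta X)$. This holds for every infinite discrete space $D$, where $w(\beta D)=2^{|D|}=z(D)$, and fails for $X=[0,1]$.
\end{theorem}

Theorems~\ref{thm:equal} and~\ref{thm:sharp} fail for finite spaces: if $X$ has $n\ge2$ points, then $z(X)=2^n$ while $|C(X)|=2^\omega$, and the only compatible uniformity has weight $1$ while $w(\beta X)=n$. Compatibility enters the upper bounds only through the fact that uniformly continuous pseudometrics are continuous. It cannot be dropped: by Theorem~\ref{thm:sharp} the set $[0,1]$ carries a uniformity that induces the discrete topology and has weight $2^{2^\omega}$, which exceeds $z([0,1])=2^\omega$.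

The method is counting. In Section~\ref{sec:coding} an entourage is encoded by a cover of $X$ together with a relation on its index set; this reduces the upper bounds to finding a short list of covers, called a catalog, and the main idea is shown on partitions into open sets. Section~\ref{sec:catalog} builds a catalog of size $\kappa$ whenever $\kappa\ge z(X)$ and $\kappa^\omega=\kappa$, and Section~\ref{sec:omega} proves $z(X)^\omega=z(X)$. Theorems~\ref{thm:main} and~\ref{thm:equal} follow in Section~\ref{sec:proofs}. In Section~\ref{sec:sharp} the compactness of $\beta X$ replaces the equation $\kappa^\omega=\kappa$ where that equation fails. All proofs are in ZFC.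

\section{Preliminaries}\label{sec:prelim}

\subsection*{Cardinals}
Cardinals are initial ordinals, $\omega$ is the least infinite cardinal, and the axiom of choice is used freely. We use that $\kappa+\lambda=\kappa\cdot\lambda=\max(\kappa,\lambda)$ if both are nonzero and one is infinite, that $(\prod_i\theta_i)^\lambda=\prod_i\theta_i^\lambda$, and that there is no infinite strictly decreasing sequence of cardinals. The examples also use K\"onig's inequality $\kappa^{\operatorname{cf}\kappa}>\kappa$ and the cardinals $\beth_0=\omega$, $\beth_{\alpha+1}=2^{\beth_\alpha}$, $\beth_\gamma=\sup_{\alpha<\gamma}\beth_\alpha$ for limit $\gamma$. The weight $w(L)$ of a space $L$ is the least cardinality of a base; a Hausdorff space has finite weight exactly when it is finite.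

\subsection*{Cozero sets}
Throughout, $X$ is a Tychonoff space and ``cozero'' means cozero in $X$ unless another space is named. Replacing $f$ by $\min(|f|,1)$ shows that every cozero set is $\operatorname{coz}f$ for some $f\in C(X,[0,1])$. The preimage of an open interval $O\subset \mathbb R$ under $f\in C(X)$ is cozero: if $O\ne\mathbb R$, compose $f$ with the distance to $\mathbb R\setminus O$.

\begin{lemma}\label{lem:coz}
\begin{enumerate}
\item[(a)] Finite intersections and countable unions of cozero sets are cozero.
\item[(b)] If $V$ is cozero, then the cozero sets of the space $V$ are exactly the cozero sets of $X$ contained in $V$. So $z(V)$ is the number of cozero sets of $X$ contained in $V$.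
\item[(c)] If the sets $V_i$ and their union $W$ are cozero, then $z(W)\le\prod_i z(V_i)$.
\item[(d)] If $V_n$ $(n<\omega)$ are disjoint cozero sets, then $\prod_n z(V_n)\le z(X)$.
\item[(e)] If $X$ is infinite, then $z(X)\ge2^\omega$. So $z(X)$ is finite if and only if $X$ is finite.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) For functions into $[0,1]$ we have $\operatorname{coz}f\cap\operatorname{coz}g=\operatorname{coz}fg$ and $\bigcup_{n\ge1}\operatorname{coz}f_n=\operatorname{coz}\sum_{n\ge1}2^{-n}f_n$.

(b) One inclusion follows by restricting functions to $V$. Conversely, let $V=\operatorname{coz}f$ with $f\in C(X,[0,1])$, and let $g\in C(V,[0,1])$. The function equal to $fg$ on $V$ and to $0$ elsewhere is continuous on the open set $V$, and it is continuous at the other points because it lies between $0$ and $f$. Its cozero set is $\operatorname{coz}g$.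

(c) The map $G\mapsto(G\cap V_i)_i$ is injective on the cozero sets $G\subset W$.

(d) The map $(G_n)_n\mapsto\bigcup_nG_n$ is injective on sequences of cozero sets $G_n\subset V_n$, and its values are cozero by (a).

(e) Every infinite cozero set $U$ contains disjoint cozero sets $V\ne\emptyset$ and $U'$ with $U'$ infinite. Indeed, take $x\ne y$ in $U$ and $f\in C(X,[0,1])$ with $f(x)=0$, $f(y)=1$. Interchanging $x,y$ and replacing $f$ by $1-f$ if necessary, we may assume that $U\cap\{f\ge\frac12\}$ is infinite; put $V=U\cap\{f<\frac13\}$ and $U'=U\cap\{f>\frac13\}$. Starting from $U=X$ and iterating inside $U'$, we obtain disjoint nonempty cozero sets $V_n$. Each has $z(V_n)\ge2$, so (d) gives $z(X)\ge2^\omega$.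
\end{proof}

\subsection*{Pseudometrics and uniformities}
A pseudometric satisfies the axioms of a metric except that distinct points may have distance $0$. We write $B(x,r)$ for the open $d$-ball and $\{d<r\}$ for $\{(x,y):d(x,y)<r\}$. A set is \emph{$r$-separated} if its distinct points have distance at least $r$. By Zorn's lemma every set $T$ has a maximal $r$-separated subset $I$, and every point of $T$ is then at distance less than $r$ from some point of $I$. If $d$ is continuous, then $d$-balls are open in $X$, and
\begin{equation}\label{eq:dopen}
\text{every $d$-open set $O$ is cozero,}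
\end{equation}
because $O=X$ or $O$ is the cozero set of the continuous function $x\mapsto d(x,X\setminus O)$.

A uniformity on $X$ is a filter $\mathcal U$ of subsets of $X\times X$, called entourages, such that every $E\in\mathcal U$ contains the diagonal $\Delta_X$, has $E^{-1}\in\mathcal U$, and contains $F\circ F$ for some $F\in\mathcal U$. A base of $\mathcal U$ is a subfamily such that every entourage contains one of its members. In the induced topology the sets $E[x]=\{y:(x,y)\in E\}$, $E\in\mathcal U$, are the neighborhoods of $x$; this topology is Hausdorff exactly when $\bigcap\mathcal U=\Delta_X$. A pseudometric $d$ is \emph{$\mathcal U$-uniform} if $\{d<\varepsilon\}\in\mathcal U$ for all $\varepsilon>0$. We use the following fact \cite[\S8.1]{Eng}: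
\begin{equation}\label{eq:unif}
\text{every $E\in\mathcal U$ contains $\{d<1\}$ for some $\mathcal U$-uniform pseudometric $d$.}
\end{equation}
If $\mathcal U$ is compatible, such a $d$ is continuous, since $B(x,\varepsilon)$ is a neighborhood of $x$ and $|d(x,y)-d(x',y')|\le d(x,x')+d(y,y')$. A compact Hausdorff space $K$ has exactly one compatible uniformity $\mathcal U_K$, the filter of all neighborhoods of the diagonal in $K\times K$.

\subsection*{Compact spaces}
Compact spaces are Hausdorff, and $C(L)$ carries the supremum metric when $L$ is compact.

\begin{lemma}\label{lem:compact}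
Let $L$ be compact.
\begin{enumerate}
\item[(a)] If $L$ is infinite, then $z(L)\le w(L)^\omega$, and $L$ has at most $w(L)$ clopen sets.
\item[(b)] If $\mu$ is infinite and $L$ is a finite union of subspaces of weight less than $\mu$, then $w(L)<\mu$.
\item[(c)] Every $\frac14$-separated subset of $C(L)$ has at most $\max(\omega,w(L))$ elements.
\item[(d)] If $F\subset C(L)$ separates the points of $L$, then $w(L)\le\max(\omega,|F|)$.
\end{enumerate}
\end{lemma}

\begin{proof}
Fix a base $\mathcal B$ of $L$ with $|\mathcal B|=w(L)$.

(a) The open set $\operatorname{coz}f$ is the union of the compact sets $\{|f|\ge\frac1n\}$, each of which is covered by finitely many members of $\mathcal B$ contained in $\operatorname{coz}f$. So a cozero set is a countable union of members of $\mathcal B$. A clopen set is open and compact, hence a finite union of members of $\mathcal B$.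

(b) A network is a family of sets, not necessarily open, such that every open set is a union of members of the family. For compact spaces the least cardinality of a network equals the weight \cite[3.1.19]{Eng}. The union of bases of the finitely many subspaces is a network for $L$ of cardinality less than $\mu$.

(c) For each pair of members of $\mathcal B$ with disjoint closures choose, by Urysohn's lemma, a continuous function that is $0$ on one and $1$ on the other. These functions separate points, so by the Stone--Weierstrass theorem the $\mathbb Q$-algebra generated by them and the constant $1$ is dense in $C(L)$. It has at most $\max(\omega,w(L))$ elements and meets each of the disjoint balls of radius $\frac18$ centered at the points of a $\frac14$-separated set.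

(d) The evaluation map $L\to\mathbb R^F$ is continuous and injective, hence an embedding, and $\mathbb R^F$ has a base of cardinality $\max(\omega,|F|)$.
\end{proof}

The space $\beta X$ is the compact space, unique up to homeomorphism fixing $X$, that contains $X$ as a dense subspace and to which every bounded $f\in C(X)$ has a continuous extension $\hat f$. By density, identities between bounded continuous functions pass to their extensions. Closures $\overline A$ of sets $A\subset \beta X$ are taken in $\beta X$.

\section{Coding entourages by covers}\label{sec:coding}

\subsection*{Catalogs}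
By \eqref{eq:unif} it is enough to approximate the sets $\{d<q\}$ for continuous pseudometrics $d$. If $X$ is covered by sets $V_a$ of small $d$-diameter, then $\{d<q\}$ is nearly a union of rectangles $V_a\times V_b$, so it is nearly determined by the cover and by a relation on its index set. The next definition asks that both choices be cheap. The subset $Y$ is needed only for Theorem~\ref{thm:sharp}; the reader may first take $Y=X$.

\begin{definition}\label{def:catalog}
Let $Y\subset X$ and let $\kappa$ be an infinite cardinal. A \emph{$\kappa$-catalog for $Y$} is a set $\Phi$ of at most $\kappa$ indexed families $\mathcal V=(V_a)_{a\in\Lambda}$ of subsets of $Y$, each with $2^{|\Lambda|}\le\kappa$, such that for every continuous pseudometric $d$ on $X$ some $\mathcal V\in\Phi$ covers $Y$ and has all members of $d$-diameter at most $1$.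
\end{definition}

Applying the definition to $d/\delta$ gives covers with $d$-diameters at most $\delta$, for any $\delta>0$. A $\kappa$-catalog is a $\kappa'$-catalog for all $\kappa'\ge\kappa$. For $\mathcal V=(V_a)_{a\in\Lambda}$ and $R\subset\Lambda\times\Lambda$ put $E(\mathcal V,R)=\bigcup_{(a,b)\in R}V_a\times V_b$.

\begin{lemma}\label{lem:entourage}
Let $\Phi$ be a $\kappa$-catalog for $X$, and let $\mathcal E$ be the set of all $E(\mathcal V,R)$ with $\mathcal V=(V_a)_{a\in\Lambda}\in\Phi$ and $R\subset\Lambda\times\Lambda$.
\begin{enumerate}
\item[(a)] $|\mathcal E|\le\kappa$.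
\item[(b)] For every continuous pseudometric $d$ and all $q,\delta>0$ there is $E\in\mathcal E$ with $\{d<q\}\subset E\subset\{d<q+2\delta\}$.
\item[(c)] $w(X,\mathcal U)\le\kappa$ for every compatible uniformity $\mathcal U$ on $X$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) For each $\mathcal V$ there are $2^{|\Lambda\times\Lambda|}$ relations $R$, and this cardinal is finite or equal to $2^{|\Lambda|}\le\kappa$.

(b) Choose $\mathcal V\in\Phi$ covering $X$ with $d$-diameters at most $\delta$, and let $R$ be the set of pairs $(a,b)$ such that $V_a\times V_b$ meets $\{d<q\}$. If $d(x,y)<q$, pick $a,b$ with $x\in V_a$, $y\in V_b$; then $(a,b)\in R$, so $(x,y)\in E(\mathcal V,R)$. If $(x,y)\in V_a\times V_b$ with $(a,b)\in R$, pick $(u,v)\in V_a\times V_b$ with $d(u,v)<q$; then $d(x,y)\le d(x,u)+d(u,v)+d(v,y)<q+2\delta$.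

(c) We show that $\mathcal E\cap\mathcal U$ is a base of $\mathcal U$. Given $E_0\in\mathcal U$, take a $\mathcal U$-uniform $d$ with $\{d<1\}\subset E_0$ by \eqref{eq:unif}; it is continuous. By (b) with $q=\frac12$ and $\delta=\frac14$ there is $E\in\mathcal E$ with $\{d<\frac12\}\subset E\subset\{d<1\}\subset E_0$, and the first inclusion gives $E\in\mathcal U$.
\end{proof}

So Theorem~\ref{thm:main} reduces to finding a $z(X)$-catalog for an infinite space $X$. The natural attempt is this. Given $d$, let $I$ be a maximal $\frac12$-separated set; the balls $B(x,\frac12)$, $x\in I$, cover $X$ and have diameter at most $1$. The index set is small enough: the balls $B(x,\frac14)$, $x\in I$, are disjoint, so their subunions are $2^{|I|}$ different cozero sets by \eqref{eq:dopen}, and $2^{|I|}\le z(X)$. The difficulty is the number of covers. There are $z(X)^{|I|}$ families of cozero sets indexed by $I$, and this can be too many.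

\begin{example}\label{ex:naive}
For an infinite cardinal $\lambda$ let $A(\lambda)=\lambda\cup\{\infty\}$ be the one-point compactification of the discrete space $\lambda$. If $f$ is continuous on $A(\lambda)$, each set $\{|f-f(\infty)|\ge\frac1n\}$ is finite. So a cozero set missing $\infty$ is countable, and one containing $\infty$ is cofinite. Conversely cofinite sets containing $\infty$ are clopen, and a countable set $\{x_1,x_2,\dots\}\subset\lambda$ is the cozero set of the function with values $f(x_n)=\frac1n$ and $0$ elsewhere. Hence $z(A(\lambda))=\lambda^\omega$.

Let $\lambda=\beth_{\omega_1}$. Every sequence in $\lambda$ lies in some $\beth_\alpha$ with $\alpha<\omega_1$, so $\lambda^\omega\le\sum_{\alpha<\omega_1}\beth_\alpha^\omega\le\sum_{\alpha<\omega_1}\beth_{\alpha+1}=\lambda$, whereas $\lambda^{\omega_1}>\lambda$ by K\"onig's inequality. Let $X$ be the topological sum of $A(\lambda)$ and a discrete space $D$ of size $\omega_1$. Then $z(X)=\lambda\cdot2^{\omega_1}=\lambda$. Let $d(x,y)=0$ if $x=y$ or $x,y\in A(\lambda)$, and $d(x,y)=1$ otherwise. Here $|I|=\omega_1$ and $z(X)^{|I|}>z(X)$.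
\end{example}

The count in Example~\ref{ex:naive} is wasteful because it lets every member of the cover lie anywhere in $X$. The cover consists of $A(\lambda)$ and the singletons of $D$. Choose the cozero set $A(\lambda)$; then choose the cozero set $W=D$; then choose $\omega_1$ cozero sets \emph{inside $W$}, which can be done in only $z(D)^{\omega_1}=2^{\omega_1}$ ways. The total cost is $z(X)$. What made this work is a splitting of the numbers $z(A(\lambda))=\lambda$ and $z(\{x\})=2$ into a finite group and a group whose product is unchanged when raised to the size of the group. Such a splitting always exists.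

\subsection*{Splitting a product of cardinals}

\begin{lemma}\label{lem:split}
Let $(\theta_i)_{i\in I}$ be cardinals with $\theta_i\ge2$. Then $I$ is a disjoint union of finitely many sets $I^k$, each of which is finite or satisfies
\[
\Bigl(\prod_{i\in I^k}\theta_i\Bigr)^{|I^k|}=\prod_{i\in I^k}\theta_i .
\]
\end{lemma}

If $I$ is infinite and all $\theta_i$ equal $\theta$, no splitting is needed, since $(\theta^{|I|})^{|I|}=\theta^{|I|}$. More generally, no splitting is needed when every factor is dominated by $|I|$ many factors, and the proof groups the indices by the number of factors that dominate them.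

\begin{proof}
For a cardinal $\theta$ let $s(\theta)=|\{i\in I:\theta_i\ge\theta\}|$. The function $s$ is nonincreasing and vanishes for large $\theta$. It has finitely many values: otherwise the set of values, being well-ordered, would contain a strictly increasing sequence, and cardinals at which these values are taken would form a strictly decreasing sequence. List the values as $\sigma_1>\dots>\sigma_m=0$, and let $\eta_k$ be the least $\theta$ with $s(\theta)\le\sigma_k$. Then $0=\eta_1<\dots<\eta_m$, and $s(\theta)=\sigma_k$ whenever $\eta_k\le\theta<\eta_{k+1}$, because $\sigma_k\ge s(\theta)>\sigma_{k+1}$ for such $\theta$; also $s(\eta_m)=0$. For $k<m$ put $I^k=\{i:\eta_k\le\theta_i<\eta_{k+1}\}$. These sets partition $I$, since no $\theta_i$ reaches $\eta_m$, and $|I^k|\le s(\eta_k)=\sigma_k$. If $\sigma_k$ is finite, so is $I^k$.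

Let $\sigma_k$ be infinite. For $\eta_k\le\theta<\eta_{k+1}$,
\[
\{j\in I^k:\theta_j\ge\theta\}=\{j:\theta_j\ge\theta\}\setminus\{j:\theta_j\ge\eta_{k+1}\}
\]
is a set of size $\sigma_k$ with a set of size $\sigma_{k+1}<\sigma_k$ removed, so it has size $\sigma_k$. Taking $\theta=\eta_k$ gives $|I^k|=\sigma_k$, and taking $\theta=\theta_i$ shows that each $i\in I^k$ has $\sigma_k$ indices $j\in I^k$ with $\theta_j\ge\theta_i$. Enumerate $I^k\times I^k$ in order type $\sigma_k$ and define by recursion an injection $\varphi:I^k\times I^k\to I^k$ with $\theta_{\varphi(i,j)}\ge\theta_i$; this is possible because at each step fewer than $\sigma_k$ of the $\sigma_k$ admissible values have been used. Then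
\[
\Bigl(\prod_{i\in I^k}\theta_i\Bigr)^{|I^k|}=\prod_{(i,j)}\theta_i\le\prod_{(i,j)}\theta_{\varphi(i,j)}\le\prod_{l\in I^k}\theta_l,
\]
and the reverse inequality holds because $I^k\neq\emptyset$.
\end{proof}

\subsection*{Blocks, and partitions into open sets}
The families that can be chosen cheaply, by first choosing their union, deserve a name. Let $\kappa$ be infinite, let $\mathcal T$ be a family of at most $\kappa$ sets, and for a set $P$ let $t(P)$ be the number of members of $\mathcal T$ contained in $P$. A \emph{$(\mathcal T,\kappa)$-block} is a family $(V_i)_{i<\lambda}$ indexed by a cardinal $\lambda$ with $2^\lambda\le\kappa$ such that all $V_i$ and $W=\bigcup_{i<\lambda}V_i$ belong to $\mathcal T$ and either $\lambda$ is finite or $t(W)^\lambda\le\kappa$.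

\begin{lemma}\label{lem:blocks}
There are at most $\kappa$ many $(\mathcal T,\kappa)$-blocks.
\end{lemma}

\begin{proof}
Since $\lambda<2^\lambda\le\kappa$, there are at most $\kappa$ possible $\lambda$. For finite $\lambda$ there are at most $\kappa^\lambda\le\kappa$ blocks. For infinite $\lambda$ there are at most $\kappa$ choices of $W$, and for each $W$ at most $t(W)^\lambda\le\kappa$ blocks with union $W$, because all $V_i$ lie in $W$.
\end{proof}

The smallest case in which the method is visible is that of a continuous pseudometric with values in $\{0,1\}$. Such a pseudometric is the same thing as a partition of $X$ into open sets, namely the balls of radius $1$.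

\begin{proposition}\label{prop:partitions}
An infinite Tychonoff space $X$ has at most $z(X)$ partitions into nonempty open sets.
\end{proposition}

\begin{proof}
Let $\kappa=z(X)$ and let $\mathcal T$ be the family of cozero sets, so that $t(W)=z(W)$ for $W\in\mathcal T$. Let $(X_i)_{i\in I}$ be such a partition and $\theta_i=z(X_i)\ge2$. Every union of sets $X_i$ is clopen, hence cozero. Continuous functions on the $X_i$ glue to a continuous function on $X$, so any choice of cozero sets $G_i\subset X_i$ has a cozero union; therefore $2^{|I|}\le\prod_{i\in I}\theta_i\le\kappa$. Split $I$ into sets $I^k$ by Lemma~\ref{lem:split}, and put $W^k=\bigcup_{i\in I^k}X_i$ and $\Pi_k=\prod_{i\in I^k}\theta_i\le\kappa$. By Lemma~\ref{lem:coz}(c), $z(W^k)\le\Pi_k$. If $I^k$ is infinite, then $z(W^k)^{|I^k|}\le\Pi_k^{|I^k|}=\Pi_k\le\kappa$. So each $(X_i)_{i\in I^k}$, indexed by the cardinal $|I^k|$, is a block, and the partition is determined by a finite sequence of blocks. By Lemma~\ref{lem:blocks} there are at most $\kappa$ such sequences.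
\end{proof}

\section{Catalogs when $\kappa^\omega=\kappa$}\label{sec:catalog}

The proof of Proposition~\ref{prop:partitions} used two inequalities. The bound $z(W^k)\le\Pi_k$ holds because the sets $X_i$ cover $W^k$; the bound $\prod\theta_i\le\kappa$ holds because they form a discrete family. For a general pseudometric and an $r$-separated set of centers, the balls of radius $r$ cover and the balls of radius $r/4$ form a discrete family, but these are different sets. The argument survives if the large ball and the small ball about each center contain the same number of cozero sets. Around every point this happens at some scale, because cardinals are well-ordered, but the scale depends on the point. We therefore treat countably many scales and need countably many blocks; this is the only use of the hypothesis $\kappa^\omega=\kappa$.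

\begin{proposition}\label{prop:catalog}
Let $Y\subset X$, and let $\kappa=\kappa^\omega$ be an infinite cardinal such that $\mathcal T=\{G\cap Y:G\text{ cozero in }X\}$ has at most $\kappa$ members. Then $Y$ has a $\kappa$-catalog.
\end{proposition}

\begin{proof}
Let $t(P)$ be the number of members of $\mathcal T$ contained in $P$. The function $t$ is monotone, and $t(P)\ge2$ if $\emptyset\ne P\in\mathcal T$. Since $\mathcal T$ is closed under finite intersections, the map $T\mapsto(T\cap P_i)_i$ shows that
\begin{equation}\label{eq:tcover}
t\Bigl(\bigcup_iP_i\Bigr)\le\prod_it(P_i)\qquad\text{whenever all }P_i\in\mathcal T .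
\end{equation}

\emph{The catalog.} The concatenation of families $(V^q_i)_{i<\lambda_q}$, $q<\omega$, is the family of all $V_i^q$ indexed by $\Lambda=\{(q,i):q<\omega,\ i<\lambda_q\}$. Let $\Phi$ be the set of concatenations of all sequences of $(\mathcal T,\kappa)$-blocks. By Lemma~\ref{lem:blocks}, $|\Phi|\le\kappa^\omega=\kappa$, and $2^{|\Lambda|}=\prod_q2^{\lambda_q}\le\kappa^\omega=\kappa$ for each index set. Fix a continuous pseudometric $d$ on $X$ and write $B_Y(x,r)=B(x,r)\cap Y$, a member of $\mathcal T$ by \eqref{eq:dopen}.

\emph{Separated centers.} We claim that
\begin{equation}\label{eq:tsep}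
\prod_{x\in I}t(B_Y(x,r))\le\kappa\qquad\text{whenever $I\subset Y$ is $4r$-separated.}
\end{equation}
A ball $B(u,r)$, $u\in X$, meets at most one of the balls $B(x,r)$, $x\in I$: if it met $B(x,r)$ and $B(x',r)$, then $d(x,x')<4r$. In particular these balls are disjoint. Let $T_x\in\mathcal T$ with $T_x\subset B(x,r)$, say $T_x=Y\cap\operatorname{coz}g_x$ with $g_x\ge0$. The set $\operatorname{coz}g_x$ may leave the ball outside $Y$, so we multiply $g_x$ by $\max(0,r-d(x,\cdot))$; this keeps the trace on $Y$ and gives $\operatorname{coz}g_x\subset B(x,r)$. On each open set $B(u,r)$ the sum $g=\sum_{x\in I}g_x$ equals $0$ or a single $g_x$, so $g$ is continuous, and $\bigcup_xT_x=Y\cap\operatorname{coz}g\in\mathcal T$. The map $(T_x)_x\mapsto\bigcup_xT_x$ is injective because the balls are disjoint, and \eqref{eq:tsep} follows from $|\mathcal T|\le\kappa$.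

\emph{Choosing the scale.} Let $r_n=\frac12 4^{-n}$ for $n<\omega$. For $y\in Y$ the sequence of cardinals $t(B_Y(y,r_n))$ is nonincreasing, hence eventually constant. So $Y=\bigcup_nY_n$, where
\[
Y_n=\{y\in Y:t(B_Y(y,r_n))=t(B_Y(y,r_{n+1}))\}.
\]
Let $I_n$ be a maximal $r_n$-separated subset of $Y_n$. The sets $V_{n,x}=B_Y(x,r_n)$, $x\in I_n$, cover $Y_n$ and have $d$-diameter at most $2r_0=1$. Put
\[
\theta_{n,x}=t(V_{n,x})=t(B_Y(x,r_{n+1}))\ge2 .
\]
As $r_n=4r_{n+1}$, inequality \eqref{eq:tsep} gives $2^{|I_n|}\le\prod_{x\in I_n}\theta_{n,x}\le\kappa$.

\emph{Splitting into blocks.} Split $I_n$ into finitely many sets $I_n^k$ by Lemma~\ref{lem:split}. The set $W=\bigcup_{x\in I_n^k}V_{n,x}$ is the trace on $Y$ of a $d$-open set, so $W\in\mathcal T$ by \eqref{eq:dopen}. By \eqref{eq:tcover}, $t(W)\le\Pi$, where $\Pi=\prod_{x\in I_n^k}\theta_{n,x}\le\kappa$. If $I_n^k$ is infinite, then $t(W)^{|I_n^k|}\le\Pi^{|I_n^k|}=\Pi\le\kappa$. Hence $(V_{n,x})_{x\in I_n^k}$, indexed by the cardinal $|I_n^k|$, is a block. Arrange these countably many blocks in a sequence, adding copies of the empty family (a block with $\lambda=0$) if there are only finitely many. The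 concatenation belongs to $\Phi$, covers $Y$, and has members of $d$-diameter at most $1$.
\end{proof}

\section{The number of cozero sets is a countable power}\label{sec:omega}

To apply Proposition~\ref{prop:catalog} with $\kappa=z(X)$ we need the following.

\begin{theorem}\label{thm:omega}
If $X$ is an infinite Tychonoff space, then $z(X)^\omega=z(X)$.
\end{theorem}

If $X$ contains infinitely many disjoint cozero sets $V_n$ with $z(V_n)=z(X)$, this is Lemma~\ref{lem:coz}(d). The difficulty lies in spaces whose cozero sets concentrate at one place. The model is $A(\lambda)$ from Example~\ref{ex:naive} with $\lambda>2^\omega$: the cozero sets $V$ with $z(V)=z(A(\lambda))$ are the cofinite ones, and any two of them meet. There $z(A(\lambda))$ equals the size of the family $J$ of cozero sets of functions vanishing at $\infty$, that is, of countable subsets of $\lambda$. This family is closed under countable unions and each member has at most $2^\omega$ subsets, which forces $|J|^\omega=|J|$. In general there is no point $\infty$, but every bounded function still has a value there.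

\begin{proof}
Suppose the theorem fails. Let $\kappa$ be the least cardinal of the form $z(X)$, with $X$ infinite Tychonoff, such that $\kappa^\omega>\kappa$, and fix such an $X$. Then $\kappa\ge2^\omega$ by Lemma~\ref{lem:coz}(e). If $H$ is a Tychonoff space with $z(H)<\kappa$, then $z(H)^\omega=z(H)$ for infinite $H$ by minimality, and $z(H)^\omega\le2^\omega$ for finite $H$. In both cases
\begin{equation}\label{eq:min}
z(H)^\omega\le z(H)\cdot2^\omega\qquad\text{whenever }z(H)<\kappa .
\end{equation}

\emph{Reduction.} Call a cozero set $V$ \emph{large} if $z(V)=\kappa$ and \emph{small} otherwise. By Lemma~\ref{lem:coz}(b),(c), cozero subsets and finite unions of small sets are small. Suppose that every large set contains two disjoint large sets. Then $X\supset V_0\cup U_0$, $U_0\supset V_1\cup U_1$, and so on, with $V_n,U_n$ disjoint and large; the $V_n$ are disjoint, and Lemma~\ref{lem:coz}(d) gives $\kappa^\omega\le\kappa$, which is false. So some large $V$ contains no two disjoint large sets. By Lemma~\ref{lem:coz}(b) we may replace $X$ by $V$. From now on $z(X)=\kappa$ and \emph{any two large sets meet}. Put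
\[
\mathcal N=\{f\in C(X,[0,1]):\{f>\varepsilon\}\text{ is small for all }\varepsilon>0\},\qquad J=\{\operatorname{coz}f:f\in\mathcal N\}.
\]

\emph{Step 1: for each $f\in C(X,[0,1])$ there is $r\in[0,1]$ with $|f-r|\in\mathcal N$.} For $n\ge1$ cover $[0,1]$ by finitely many open intervals of length $\frac1n$. Their preimages cover the large set $X$, so one interval $O_n$ has a large preimage. Large sets meet, so $O_n\cap O_m\ne\emptyset$ for all $n,m$. Thus every left endpoint is below every right endpoint, and the supremum $r$ of the left endpoints lies in the closure of every $O_n$. Since $O_n$ meets $[0,1]$ and has length $\frac1n$, the distance from $r$ to $[0,1]$ is at most $\frac1n$, so $r\in[0,1]$. If $\frac1n<\varepsilon$, the cozero set $\{|f-r|>\varepsilon\}$ is disjoint from the large set $f^{-1}(O_n)$, on which $|f-r|\le\frac1n$, and is therefore small.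

\emph{Step 2: $J$ is closed under countable unions and under intersection with cozero sets.} For $f_n\in\mathcal N$ put $f=\sum_{n\ge1}2^{-n}f_n$, so that $\operatorname{coz}f=\bigcup_n\operatorname{coz}f_n$. Given $\varepsilon>0$, choose $N$ with $\sum_{n>N}2^{-n}<\varepsilon/2$. At a point where $f_n\le\varepsilon/2$ for all $n\le N$ we have $f<\varepsilon$. So $\{f>\varepsilon\}$ lies in the small set $\bigcup_{n\le N}\{f_n>\varepsilon/2\}$, and $f\in\mathcal N$. If $g\in C(X,[0,1])$ and $h\in\mathcal N$, then $gh\le h$, so $gh\in\mathcal N$ and $\operatorname{coz}g\cap\operatorname{coz}h\in J$.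

\emph{Step 3: $|J|=\kappa$.} Let $G=\operatorname{coz}g$ with $g\in C(X,[0,1])$, and take $r$ as in Step 1. If $r=0$, then $G\in J$. If $r>0$, put $H=\operatorname{coz}|g-r|\in J$. Then $X\setminus H=\{g=r\}\subset G$, so $G=(X\setminus H)\cup(G\cap H)$ is determined by the pair $(H,G\cap H)$, which lies in $J\times J$ by Step 2. Hence $\kappa\le|J|+|J|^2$. As $\kappa$ is infinite and $|J|\le\kappa$, we get $|J|=\kappa$.

A member of $J$ is a countable union of small sets but need not be small, so two cases remain.

\emph{Case 1: some $H=\operatorname{coz}f$ with $f\in\mathcal N$ is large.} We slice $H$ along the levels of $f$. Put $R_0=\{f>\frac12\}$, $R_n=\{\frac1{n+2}<f<\frac1n\}$ for $n\ge1$, and $b_n=z(R_n)$. Each $R_n$ lies in $\{f>\frac1{n+2}\}$, so $b_n<\kappa$. A value in $(0,\frac12]$ lies in $(\frac1{n+2},\frac1{n+1}]$ for some $n\ge1$, so $H=\bigcup_nR_n$, and $\kappa\le\prod_nb_n$ by Lemma~\ref{lem:coz}(c). The sets $R_n$ with $n$ even are disjoint, and so are those with $n$ odd; Lemma~\ref{lem:coz}(d) gives $\prod_nb_n\le\kappa\cdot\kappa=\kappa$. By \eqref{eq:min},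
\[
\kappa^\omega\le\prod_nb_n^\omega\le\Bigl(\prod_nb_n\Bigr)\cdot(2^\omega)^\omega\le\kappa\cdot2^\omega=\kappa,
\]
a contradiction.

\emph{Case 2: every $H\in J$ is small.} By Step 2 there is a map $J^\omega\to J$, $(H_n)_n\mapsto\bigcup_nH_n$. Its fiber over $H$ consists of sequences of cozero subsets of $H$, so by \eqref{eq:min} it has at most $z(H)^\omega\le z(H)\cdot2^\omega\le\kappa$ elements. By Step 3, $\kappa^\omega=|J^\omega|\le\kappa\cdot\kappa=\kappa$, a contradiction.
\end{proof}

\section{Proofs of Theorems \ref{thm:main} and \ref{thm:equal}}\label{sec:proofs}

\begin{proof}[Proof of Theorem~\ref{thm:main}]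
If $X$ is finite, then $\Delta_X=\bigcap\mathcal U$ is a finite intersection of entourages, so $\{\Delta_X\}$ is a base of $\mathcal U$ and $w(X,\mathcal U)=1\le z(X)$. If $X$ is infinite, then $\kappa=z(X)$ is infinite and $\kappa^\omega=\kappa$ by Theorem~\ref{thm:omega}. Proposition~\ref{prop:catalog} with $Y=X$ gives a $\kappa$-catalog for $X$, and Lemma~\ref{lem:entourage}(c) gives $w(X,\mathcal U)\le\kappa$.
\end{proof}

\begin{lemma}\label{lem:beta}
If $X$ is infinite, then $w(\beta X)\le z(X)\le w(\beta X)^\omega$.
\end{lemma}

\begin{proof}
Every cozero set of $X$ is $\operatorname{coz}f=X\cap\operatorname{coz}\hat f$ with $f$ bounded, so $z(X)\le z(\beta X)\le w(\beta X)^\omega$ by Lemma~\ref{lem:compact}(a). For the first inequality we show that the open sets $\operatorname{Ex}(G)=\beta X\setminus\overline{X\setminus G}$, with $G$ cozero in $X$, form a base of $\beta X$. Let $p\in O$ with $O$ open in $\beta X$. Take $F\in C(\beta X,[0,1])$ with $F(p)=1$ and $F=0$ off $O$, and put $G=X\cap\{F>\frac12\}$. Then $p\in\operatorname{Ex}(G)$, since $\overline{X\setminus G}\subset\{F\le\frac12\}$. From $\beta X=\overline G\cup\overline{X\setminus G}$ we get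 $\operatorname{Ex}(G)\subset\overline G\subset\{F\ge\frac12\}\subset O$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:equal}]
Let $\kappa=z(X)$. Then $\kappa=\kappa^\omega$ by Theorem~\ref{thm:omega}, and Lemma~\ref{lem:beta} gives $\kappa\le w(\beta X)^\omega\le\kappa^\omega=\kappa$.

The map $f\mapsto\operatorname{coz}f$ is onto the cozero sets, so $|C(X)|\ge\kappa$. A function $f\in C(X)$ is determined by the cozero sets $\{f>q\}$, $q\in\mathbb Q$, so $|C(X)|\le\kappa^\omega=\kappa$.

Let $\rho$ be the number of continuous pseudometrics on $X$. Take a $\kappa$-catalog for $X$ from Proposition~\ref{prop:catalog} and let $\mathcal E$ be as in Lemma~\ref{lem:entourage}, so $|\mathcal E|\le\kappa$. Given a continuous pseudometric $d$, choose for integers $m\ge1$ and rational $q>0$ a set $E_{m,q}\in\mathcal E$ with $\{d<q\}\subset E_{m,q}\subset\{d<q+\frac2m\}$. Then $\bigcap_mE_{m,q}$ lies between $\{d<q\}$ and $\{d\le q\}$, so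
\[
d(x,y)=\inf\Bigl\{q:(x,y)\in\bigcap_mE_{m,q}\Bigr\}.
\]
Thus $d$ is determined by a countable indexed family in $\mathcal E$, and $\rho\le\kappa^\omega=\kappa$.

For the reverse inequality let $d_f(x,y)=|f(x)-f(y)|$ for $f\in C(X)$. If $d_f=d_g$, then $g=\pm f+c$ for a constant $c$. To see this, subtract constants so that $f$ and $g$ vanish at a point $x_0$; then $|f|=|g|$. If $f\ne0$, change the sign of $g$ so that $g(x_1)=f(x_1)=a\neq0$ at some $x_1$. At a point $x$ with $g(x)=-f(x)$ we have $|f(x)-a|=|f(x)+a|$, hence $f(x)=0=g(x)$; so $g=f$ everywhere. The fibers of $f\mapsto d_f$ therefore have at most $2^\omega$ elements, and $\kappa=|C(X)|\le2^\omega\cdot\rho$. For a nonconstant $f$ the multiples $s\,d_f$, $s>0$, show that $\rho\ge2^\omega$. Hence $\rho=2^\omega\cdot\rho\ge\kappa$.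
\end{proof}

\section{The sharp bound $w(\beta X)$}\label{sec:sharp}

In this section $X$ is infinite and $K=\beta X$.

\subsection*{The value $w(\beta X)$ is attained}

\begin{proposition}\label{prop:attain}
The trace $\mathcal U=\{E\cap X^2:E\in\mathcal U_K\}$ is a compatible uniformity on $X$ with $w(X,\mathcal U)=w(K)$.
\end{proposition}

\begin{proof}
The trace is a uniformity, and it is compatible because $(E\cap X^2)[x]=E[x]\cap X$. We show that $w(X,\mathcal U)=w(K,\mathcal U_K)=w(K)$.

Traces of the members of a base of $\mathcal U_K$ form a base of $\mathcal U$. Conversely, let $\mathcal B$ be a base of $\mathcal U$ and consider closures in $K^2$. Each $E\in\mathcal B$ contains $O\cap X^2$ for an open $O\supset\Delta_K$, and its closure contains $O$ because $X^2$ is dense in $K^2$; so the closure is in $\mathcal U_K$. Since $K^2$ is normal, every member of $\mathcal U_K$ contains a closed neighborhood $E'$ of $\Delta_K$, and $E'$ contains the closure of any $E\in\mathcal B$ with $E\subset E'\cap X^2$. So the closures form a base of $\mathcal U_K$, and the first equality holds.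

Fix a base of $K$ of size $w(K)$, an infinite cardinal. Given $E\in\mathcal U_K$, every point lies in a basic set $N$ with $N\times N\subset E$, so there is a finite cover $N_1,\dots,N_m$ of $K$ by basic sets with $\bigcup_iN_i\times N_i\subset E$. These unions are open neighborhoods of $\Delta_K$ and there are at most $w(K)$ of them; hence $w(K,\mathcal U_K)\le w(K)$. Conversely, choose one such finite cover for each $E$ in a base of $\mathcal U_K$ of least size. The chosen sets form a base of $K$: if $p\in O$ with $O$ open, take $E$ in the base with $E[p]\subset O$ and a member $N\ni p$ of the cover chosen for $E$; then $N\subset E[p]\subset O$. So $w(K)\le\omega\cdot w(K,\mathcal U_K)$. Finally, $w(K,\mathcal U_K)$ is infinite: the intersection of a finite base would be an entourage equal to $\Delta_K$, making $K$ discrete and hence finite.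
\end{proof}

\subsection*{Far points}
For the upper bound we need a $w(K)$-catalog for $X$. If $w(K)^\omega=w(K)$, Proposition~\ref{prop:catalog} provides one. Otherwise countable concatenations are too expensive, and only finite ones are allowed. Compactness would give finite covers if every $p\in K$ had a neighborhood whose trace on $X$ has small $d$-diameter. This fails at points that are far from all of $X$. For a bounded continuous pseudometric $d$ and $x\in X$ let $\hat d_x$ be the extension of $d(x,\cdot)$ to $K$, and call $p\in K$ \emph{$d$-far} if $\hat d_x(p)\ge\frac12$ for all $x\in X$. If $p$ is not $d$-far, say $\hat d_x(p)<\frac12$, then $O=\{\hat d_x<\frac12\}$ is an open neighborhood of $p$ and $O\cap X=B(x,\frac12)$ has $d$-diameter at most $1$.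

For the discrete metric on $X=\omega$ the far points are those of $\beta\omega\setminus\omega$. The next two results say that every far point resembles these: near it $X$ falls into infinitely many pieces, none of which accumulates at the point, and the local weight is a product over the pieces, hence a countable power. In the example the pieces are the singletons, $\varphi=1$ below, and $\mathfrak u$ below is the family of sets $S\subset \omega$ with $p\in\overline S$.

\begin{lemma}\label{lem:pieces}
Let $p\in K$ be $d$-far. There are $\varphi\in C(X,[0,1])$ and disjoint open sets $V_\alpha\subset X$ $(\alpha\in A)$ such that $\operatorname{coz}\varphi=\bigcup_{\alpha}V_\alpha$, $\hat\varphi(p)>0$, and $p\notin\overline{V_\alpha}$ for all $\alpha$.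
\end{lemma}

\begin{proof}
Since $\overline{B(x,\frac14)}\subset\{\hat d_x\le\frac14\}$, the point $p$ is outside the closure of every ball $B(x,\frac14)$. These balls overlap, and we make them disjoint by A.~H.~Stone's theorem \cite[4.4.1]{Eng}: every open cover of a metrizable space has an open refinement that is a countable union of discrete families. Apply it to the metric space obtained from $(X,d)$ by identifying points at distance $0$, and pull back. This gives families $\mathcal V_n$ $(n\ge1)$ of disjoint $d$-open sets, each contained in a ball $B(x,\frac14)$, such that $\bigcup_n\mathcal V_n$ covers $X$. By \eqref{eq:dopen}, the union of $\mathcal V_n$ is $\operatorname{coz}g_n$ for some $g_n\in C(X,[0,1])$. If $\hat g_n(p)>0$ for some $n$, take $\varphi=g_n$ and the family $\mathcal V_n$.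

Otherwise $g=\sum_{n\ge1}2^{-n}g_n$ satisfies $0<g\le1$ on $X$, while $\hat g=\sum_n2^{-n}\hat g_n$ vanishes at $p$. Now the levels of $g$ provide the pieces. Let $h=\log_2(1/g)\in C(X)$, so $h\ge0$, and let $\varphi_0(x)$ and $\varphi_1(x)$ be the distances from $h(x)$ to $\mathbb Z$ and to $\frac12+\mathbb Z$. Then $\varphi_0+\varphi_1=\frac12$, so one of the two functions, call it $\varphi$, has $\hat\varphi(p)>0$. Its cozero set is the disjoint union of the open sets $\{k<h<k+1\}$, respectively $\{k-\frac12<h<k+\frac12\}$, for $k=0,1,\dots$. On the $k$th set $g\ge2^{-k-1}$, so its closure lies in $\{\hat g\ge2^{-k-1}\}$ and misses $p$.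
\end{proof}

\begin{proposition}\label{prop:far}
Let $C\subset K$ be closed, of infinite weight $\mu$, with $Y=C\cap X$ dense in $C$. Let $p\in C$ be a point all of whose closed neighborhoods in $C$ have weight $\mu$. If $p$ is $d$-far for some bounded continuous pseudometric $d$ on $X$, then $\mu^\omega=\mu$.
\end{proposition}

\begin{proof}
Take $\varphi$ and $(V_\alpha)_{\alpha\in A}$ from Lemma~\ref{lem:pieces} and put $a=\hat\varphi(p)>0$. We use the following gluing principle twice. \emph{Let $f\ge0$ be a function on $X$ that is continuous on each $V_\alpha$ and satisfies $f\le c\varphi$ for a constant $c$; then $f$ is continuous.} Indeed, $f$ is continuous on the open sets $V_\alpha$, and at the remaining points $\varphi$ vanishes.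

\emph{Step 1: which sets of pieces accumulate at $p$.} For $S\subset A$ let $\varphi_S=\varphi$ on $\bigcup_{\alpha\in S}V_\alpha$ and $\varphi_S=0$ elsewhere; it is continuous by gluing. Let $\mathfrak u=\{S\subset A:\hat\varphi_S(p)=a\}$. If $A$ is the disjoint union of finitely many sets $S_k$, then $\sum_k\varphi_{S_k}=\varphi$ and $\varphi_{S_k}\varphi_{S_l}=0$ for $k\ne l$. The numbers $\hat\varphi_{S_k}(p)$ thus have sum $a$ and pairwise product $0$, so exactly one $S_k$ lies in $\mathfrak u$. No finite $S$ lies in $\mathfrak u$: the point $p$ has an open neighborhood $O$ missing $\bigcup_{\alpha\in S}V_\alpha$, and $\hat\varphi_S$ vanishes on $O\cap X$, which is dense in $O$. Put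
\[
P_\alpha=\{y\in Y\cap V_\alpha:\varphi(y)>a/2\},\qquad P_S=\bigcup_{\alpha\in S}P_\alpha,\qquad C_S=\overline{P_S}\subset C.
\]
For $S\in\mathfrak u$ the set $N=\{q\in C:\hat\varphi_S(q)>a/2\}$ is an open neighborhood of $p$ in $C$ with $N\cap Y=P_S$. As $Y$ is dense in $C$, we have $N\subset\overline{N\cap Y}=C_S$. So $C_S$ is a closed neighborhood of $p$ in $C$, and
\begin{equation}\label{eq:CS}
w(C_S)=\mu\qquad\text{for all }S\in\mathfrak u .
\end{equation}
Let $I=\{\alpha:P_\alpha\ne\emptyset\}$. Then $A\setminus I\notin\mathfrak u$, because $C_{A\setminus I}$ is empty.

\emph{Step 2: functions on $C_S$ form a product.} The space $C_S$ is not the union of the closures of the pieces, but its function space splits, and by Lemma~\ref{lem:compact}(c),(d) the function space determines the weight. For $S\subset I$ let $\mathcal A_S=\{f|_{P_S}:f\in C(X,[0,1])\}$ with the supremum metric, and write $\mathcal A_\alpha=\mathcal A_{\{\alpha\}}$. Restriction to the dense set $P_S$ preserves distances in $C(C_S,[0,1])$, and it maps this space onto $\mathcal A_S$: a function on $C_S$ extends to $K$ by Tietze's theorem, so its restriction is in $\mathcal A_S$, and $f|_{P_S}$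 is the restriction of $\hat f|_{C_S}$. Restriction to the sets $P_\alpha$ is a distance-preserving map $\mathcal A_S\to\prod_{\alpha\in S}\mathcal A_\alpha$ when the product carries the supremum of the metrics. It is onto. Given $f_\alpha\in C(X,[0,1])$ for $\alpha\in S$, let $f=f_\alpha\cdot\min(1,\frac2a\varphi)$ on $V_\alpha$ for $\alpha\in S$, and $f=0$ elsewhere. Then $0\le f\le\frac2a\varphi$, so $f$ is continuous by gluing, and $f=f_\alpha$ on $P_\alpha$, where $\frac2a\varphi>1$. This margin is the reason for cutting the pieces at the level $a/2$. We identify $C(C_S,[0,1])$ with $\prod_{\alpha\in S}\mathcal A_\alpha$.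

\emph{Step 3: the weight of $C_S$ as a product.} For $\alpha\in I$ let $D_\alpha$ be a maximal $\frac14$-separated subset of $\mathcal A_\alpha$ and $\theta_\alpha=|D_\alpha|$. Every element of $\mathcal A_\alpha$ is at distance less than $\frac14$ from some element of $D_\alpha$. The constants $0$ and $1$ have distance $1$ on the nonempty set $P_\alpha$, so $\theta_\alpha\ge2$. For $S\subset I$ the set $D_S=\prod_{\alpha\in S}D_\alpha$ is $\frac14$-separated in $C(C_S,[0,1])$, and every $f\in C(C_S,[0,1])$ is at distance at most $\frac14$ from some $g\in D_S$. The set $D_S$ separates the points of $C_S$: if $q\ne q'$, take $f$ with $f(q)=0$ and $f(q')=1$; then $g(q)\le\frac14<\frac34\le g(q')$. Lemma~\ref{lem:compact}(c),(d) gives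
\begin{equation}\label{eq:twosided}
\prod_{\alpha\in S}\theta_\alpha\le\max(\omega,w(C_S))\le\mu,\qquad w(C_S)\le\max\Bigl(\omega,\prod_{\alpha\in S}\theta_\alpha\Bigr).
\end{equation}

\emph{Step 4: conclusion.} Split $I$ into finitely many sets $I^k$ by Lemma~\ref{lem:split}. One of the sets $A\setminus I$ and $I^k$ lies in $\mathfrak u$, and it is not $A\setminus I$; so some $S=I^k$ lies in $\mathfrak u$, and $S$ is infinite by Step 1. Then $\Pi=\prod_{\alpha\in S}\theta_\alpha\ge2^\omega$ satisfies $\Pi^\omega\le\Pi^{|S|}=\Pi$. By \eqref{eq:CS} and \eqref{eq:twosided}, $\mu=w(C_S)\le\Pi\le\mu$. Hence $\mu^\omega=\mu$.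
\end{proof}

\subsection*{Induction on the weight}
Suppose $w(K)^\omega>w(K)$. By Proposition~\ref{prop:far} the points of full local weight are not far, so finitely many small sets take care of them; what is left is a closed subset of $K$ of smaller weight. For example, let $X$ be the sum of the discrete space $\omega$ and $A(\mu)$ with $\mu=\beth_\omega$, so that $\mu^\omega>\mu$. Then $K$ is the sum of $\beta\omega$ and $A(\mu)$, and $w(\beta\omega)\le z(\omega)=2^\omega<\mu=w(A(\mu))$. The only point of full local weight is $\infty$, and removing an open neighborhood of $\infty$ in $A(\mu)$ leaves $\beta\omega$ and finitely many points, where the cardinal $2^\omega$ is a countable power. In general the leftover set is an arbitrary closed subset of $K$; this is why catalogs were defined for subsets $Y$ and why the induction runs over all closed sets.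

\begin{proposition}\label{prop:good}
For every closed $C\subset K$ the set $C\cap X$ has a $\max(\omega,w(C))$-catalog.
\end{proposition}

\begin{proof}
Call $C$ \emph{good} if it has this property. We use induction on $\mu=w(C)$. If $\mu$ is finite, then $C$ is finite, and the single family of singletons of $C\cap X$ is a catalog. Let $\mu$ be infinite, and let all closed sets of smaller weight be good. The closed set $C_0=\overline{C\cap X}\subset C$ has $C_0\cap X=C\cap X$. If $w(C_0)<\mu$, then $C_0$ is good, and its catalog serves for $C$. Otherwise $w(C_0)=\mu$ and we replace $C$ by $C_0$. So we may assume that $Y=C\cap X$ is dense in $C$.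

\emph{Case 1: $\mu^\omega=\mu$.} For bounded $f\in C(X)$ the trace of $\operatorname{coz}f$ on $Y$ is the trace of the cozero set of $\hat f|_C$ in $C$. By Lemma~\ref{lem:compact}(a) there are at most $z(C)\le\mu^\omega=\mu$ such traces, and Proposition~\ref{prop:catalog} with $\kappa=\mu$ shows that $C$ is good.

\emph{Case 2: $\mu^\omega>\mu$.} Fix a base $\mathcal B$ of $C$ with $|\mathcal B|=\mu$, and for each closed $C'\subset C$ with $w(C')<\mu$ fix a $\max(\omega,w(C'))$-catalog $\Phi_{C'}$ for $C'\cap X$. Let $\Phi$ consist of all families obtained as follows: choose $N_1,\dots,N_m\in\mathcal B$ $(m\ge0)$ such that $C'=C\setminus\bigcup_iN_i$ has weight less than $\mu$, choose $\mathcal V\in\Phi_{C'}$, and adjoin $N_1\cap X,\dots,N_m\cap X$ to $\mathcal V$. There are at most $\mu$ finite sequences in $\mathcal B$ and $|\Phi_{C'}|\le\mu$, so $|\Phi|\le\mu$. If $\mathcal V$ is indexed by $\Lambda$, the new index set has $2^{m+|\Lambda|}=2^m\cdot2^{|\Lambda|}\le\mu$.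

Let $d$ be a continuous pseudometric on $X$. A set has diameter at most $1$ for $d$ if and only if it does for $\min(d,2)$, so we may assume that $d$ is bounded. Let $M$ be the set of $p\in C$ all of whose closed neighborhoods in $C$ have weight $\mu$. Its complement in $C$ is open, because a closed neighborhood of $p$ is a closed neighborhood of all its interior points; so $M$ is compact. By Proposition~\ref{prop:far} and $\mu^\omega>\mu$, no $p\in M$ is $d$-far. Each $p\in M$ therefore has an open neighborhood $O$ in $K$ such that $O\cap X$ has $d$-diameter at most $1$, and there is $N\in\mathcal B$ with $p\in N\subset O$. Cover $M$ by finitely many such sets $N_1,\dots,N_m$. The compact set $C'=C\setminus\bigcup_iN_i$ misses $M$, so it is covered by finitely many closed sets of weight less than $\mu$, and $w(C')<\mu$ by Lemma~\ref{lem:compact}(b). Choose $\mathcal V\in\Phi_{C'}$ covering $C'\cap X$ with $d$-diameters at most $1$. Adjoining the sets $N_i\cap X$ gives a member of $\Phi$ that covers $Y$ with $d$-diameters at most $1$. So $\Phi$ is a $\mu$-catalog for $Y$.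
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:sharp}]
Proposition~\ref{prop:good} with $C=K$ gives a $w(K)$-catalog for $X$, so $w(X,\mathcal U)\le w(K)$ for every compatible $\mathcal U$ by Lemma~\ref{lem:entourage}(c). By Proposition~\ref{prop:attain} the value $w(K)$ is attained. With Theorem~\ref{thm:equal},
\[
\max_{\mathcal U}w(X,\mathcal U)=w(\beta X)\le w(\beta X)^\omega=z(X),
\]
so some compatible $\mathcal U$ has weight $z(X)$ if and only if $w(\beta X)^\omega=w(\beta X)$.

Let $D$ be infinite and discrete. Then $w(\beta D)\le z(D)=2^{|D|}$ by Lemma~\ref{lem:beta}. For $S\subset D$ the characteristic function of $S$ extends to a $\{0,1\}$-valued continuous function on $\beta D$, whose cozero set is clopen and has trace $S$ on $D$. So $\beta D$ has at least $2^{|D|}$ clopen sets, and Lemma~\ref{lem:compact}(a) gives $w(\beta D)\ge2^{|D|}$. Thus $w(\beta D)=2^{|D|}=z(D)$, and $z(D)$ is attained. For $X=[0,1]$ we have $\beta X=X$ and $w(\beta X)=\omega<2^\omega=\omega^\omega=z(X)$, so $z(X)$ is not attained.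
\end{proof}

\begin{remark}
The equality $\max_{\mathcal U}w(X,\mathcal U)=w(\beta X)$ and the inequality $w(\beta X)\le z(X)$ of Lemma~\ref{lem:beta} were proved without Theorem~\ref{thm:omega}. Together they give a second proof of Theorem~\ref{thm:main} for infinite $X$.
\end{remark}

\begin{thebibliography}{9}

\bibitem{source}
\emph{An Upper Bound for the Weight of the Fine Uniformity},
\texttt{https://www.mdpi.com/2227-7390/13/15/2511}.

\bibitem{Eng}
Engelking, \emph{General Topology}.

\end{thebibliography}
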